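\title{Nontrivial forms of affine space over finite fields}

\begin{abstract}
We show that for every finite field $k$ and every $n\ge 4$ there is an affine $k$-variety that becomes isomorphic to $\mathbb{A}^n$ over the quadratic extension of $k$ but is not isomorphic to $\mathbb{A}^n$ over $k$. The variety is the product of a line and a hypersurface $\operatorname{Nm}(u)=f$, where $\operatorname{Nm}$ is the norm form of the quadratic extension. The main step is to prove that this hypersurface carries no nontrivial action of the additive group over $k$. We degenerate its coordinate ring to a graded ring, turn a homogeneous action into a $\mathbb{P}^1$-fibration of a toric surface that is stable under Galois conjugation, show that only one such fibration is geometrically possible, and exclude it by an inseparability argument.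
\end{abstract}

\section{The question and the answer}\label{sec:intro}

Let $k$ be a field and $\overline{k}$ an algebraic closure of $k$. A $k$-variety $Y$ is a \emph{form of $\mathbb{A}^n$} if $Y_{\overline{k}}=Y\times_k\overline{k}$ is isomorphic over $\overline{k}$ to $\mathbb{A}^n_{\overline{k}}$. The form is \emph{trivial} if $Y\cong\mathbb{A}^n_k$ over $k$.

\medskip
\noindent\textbf{Question.} \emph{Let $k=\mathbb{F}_q$ be a finite field. Is it true that, for every $n\ge1$, every form of $\mathbb{A}^n$ over $k$ is trivial?}
\medskip

The question comes up in \cite{MO}, in a discussion that counts the $k$-points of such varieties and compares the count with $q^n$; the discussion does not settle it. The simplest cases all suggest the answer yes.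

\emph{Dimension one.} Let $Y$ be a form of $\mathbb{A}^1$ over a finite field $k$, and let $\overline{Y}$ be its regular projective completion. Since $k$ is perfect, $\overline{Y}$ is smooth, so $\overline{Y}_{\overline{k}}\cong\mathbb{P}^1_{\overline{k}}$ and $\overline{Y}\setminus Y$ has exactly one geometric point. This point is fixed by the Galois group, hence $k$-rational. A smooth curve of genus $0$ with a rational point is $\mathbb{P}^1_k$, and therefore $Y\cong\mathbb{A}^1_k$. Perfectness matters: if $k$ has characteristic $p$ and $a\in k\setminus k^p$, the curve $y^p=x+ax^p$ becomes $(y-a^{1/p}x)^p=x$, a line, over $k(a^{1/p})$; but at infinity $x$ has a pole and $(y/x)^p=a+x^{1-p}$ takes the value $a$, so the point at infinity is not rational and the form is nontrivial. Over a finite field no such effect is available.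

\emph{Dimension two.} Here the answer is yes by a theorem of Kambayashi \cite{Kam}, which we quote only for orientation and do not use.

\emph{Linear gluing.} Let $L/k$ be a separable quadratic extension and $Y=\operatorname{Spec}A$ with $A\otimes_kL\cong L[x_1,\dots,x_n]$. Conjugation of $L$ acts on the polynomial ring as a semilinear involution with fixed ring $A$. If the involution preserves the $L$-span of $x_1,\dots,x_n$, then by Galois descent for vector spaces this span has a basis of fixed vectors, and $A$ is the polynomial ring over $k$ on that basis. A nontrivial form needs an involution that is linear in no system of coordinates.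

Nevertheless the answer is no. The counterexamples exist over every field of positive characteristic with a separable quadratic extension. Fix the following data for the whole paper:
\begin{itemize}
\item a field $k$ of characteristic $p>0$ and a separable quadratic extension $L=k(\theta)$, with $\theta'$ the conjugate of $\theta$ and norm form $\operatorname{Nm}(u)=(u_1+\theta u_2)(u_1+\theta'u_2)\in k[u_1,u_2]$;
\item $N=p$ if $p$ is odd and $N=4$ if $p=2$;
\item an odd integer $m\ge3$ prime to $p$;
\item an integer $\ell\ge0$, variables $v=(v_1,\dots,v_\ell)$, and $M=v_1\cdots v_\ell$ (so $M=1$ if $\ell=0$).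
\end{itemize}
Put
\begin{equation}\label{eq:data}
r=z^p+t^mM^p,\qquad f=t+r^N,\qquad B=k[u_1,u_2,z,t,v]/(\operatorname{Nm}(u)-f),
\end{equation}
and let $X=\operatorname{Spec}B[w]=\operatorname{Spec}B\times\mathbb{A}^1_k$, of dimension $n=\ell+4$.

\begin{theorem}\label{thm:main}
With this notation:
\begin{enumerate}
\item[(1)] $X_L\cong\mathbb{A}^n_L$.
\item[(2)] $B$ is rigid over $k$, that is, $\operatorname{Spec}B$ has no nontrivial $\mathbb{G}_a$-action over $k$. Moreover, every $\mathbb{G}_a$-action on $X$ over $k$ fixes every element of $B$.
\item[(3)] $X\not\cong\mathbb{A}^n_k$.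
\end{enumerate}
\end{theorem}

Every finite field $\mathbb{F}_q$ has the separable quadratic extension $\mathbb{F}_{q^2}$, and one of $m=3$, $m=5$ is prime to $p$. Taking $\ell=n-4$ gives the answer to the Question.

\begin{corollary}\label{cor:finite}
For every finite field $k=\mathbb{F}_q$ and every $n\ge4$ there is a $k$-variety $X$ that becomes isomorphic to $\mathbb{A}^n$ over $\mathbb{F}_{q^2}$, hence over $\overline{k}$, and is not isomorphic to $\mathbb{A}^n_k$.
\end{corollary}

For $n=4$ the variety $X$ is the product of a line and the threefold $\operatorname{Nm}(u)=z^{p^2}+t^{mp}+t$ if $p$ is odd, or $\operatorname{Nm}(u)=z^8+t^{4m}+t$ if $p=2$. For $k=\mathbb{F}_3$, $\theta^2=-1$ and $m=5$ this is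
\[
X=\{u_1^2+u_2^2=z^9+t^{15}+t\}\times\mathbb{A}^1\subset\mathbb{A}^5_{\mathbb{F}_3}.
\]
The case $n=3$ is not decided here.

\subsection*{The idea}
Over $L$ the norm form factors as $xy$ with $x=u_1+\theta u_2$ and $y=u_1+\theta'u_2$. The polynomial $f$ is chosen so that its zero locus is a line over the ring of the $v_i$; this makes $\{xy=f\}\times\mathbb{A}^1$ an affine space, in coordinates that single out $x$ and so are not defined over $k$ (Section~\ref{sec:split}).

To tell $X$ from $\mathbb{A}^n_k$ we use actions of the additive group $\mathbb{G}_a$. On $\mathbb{A}^n_k$ the translations leave only the constants invariant, so (3) follows from (2). Over $L$ the hypersurface $xy=f$ has such actions: one may fix $x,z,v$ and send $t$ to $t+xT$ and $y$ to $f(z,t+xT)/x$. Conjugation turns this action into one that fixes $y$. An action over $k$ commutes with conjugation and cannot prefer $x$ to $y$; the content of (2) is that no action is left.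

After the general facts on $\mathbb{G}_a$-actions in Section~\ref{sec:exp}, Section~\ref{sec:reduction} reduces (2) to the absence of homogeneous actions on the graded ring $\operatorname{Nm}(u)=r^N$. Section~\ref{sec:model} proves the same statement in a model case where $r$ is a variable; there the geometry is that of a projective line with two conjugate special points, and the principle from dimension one, that a unique point at infinity is fixed by the Galois group, already gives the contradiction. In the true case the line is replaced by a toric surface with two conjugate singular points (Section~\ref{sec:surface}), and a homogeneous action gives a $\mathbb{P}^1$-fibration of it with a unique curve at infinity (Section~\ref{sec:fibration}). Section~\ref{sec:end} shows that one fibration survives the geometric analysis and excludes it using the shape of $r$. Section~\ref{sec:hyp} collects the role of each hypothesis.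

\section{Splitting over the quadratic extension}\label{sec:split}

The choice of $f$ is explained by the following computation, which uses $p\mid N$ and the Frobenius map.

\begin{lemma}\label{lem:line}
Let $F$ be a field of characteristic $p$ and $R=F[v_1,\dots,v_\ell]$. Let $s$ be a variable, and put
\[
a(s)=s+s^{mN}M,\qquad b(s)=-s^{pN},\qquad h=z-r^{mN/p}M\in R[z,t].
\]
The $R$-algebra map $\psi\colon R[z,t]\to R[s]$ with $\psi(z)=a(s)$ and $\psi(t)=b(s)$ has kernel $(f)$ and satisfies $\psi(h)=s$. In particular $R[z,t]/(f)\cong R[s]$.
\end{lemma}

\begin{proof}
Since $m$ is odd, $\psi(r)=s^p+s^{pmN}M^p-s^{pNm}M^p=s^p$. Hence $\psi(f)=-s^{pN}+s^{pN}=0$ and $\psi(h)=s+s^{mN}M-s^{mN}M=s$. So $\psi$ induces $\overline{\psi}\colon R[z,t]/(f)\to R[s]$, and the map $\chi\colon R[s]\to R[z,t]/(f)$ with $\chi(s)=h$ satisfies $\overline{\psi}\chi=\mathrm{id}$. It remains to see that $\chi$ is onto. Modulo $f$ we have $t=-r^N$, so $t^m=-r^{mN}$ and $h^p=z^p-r^{mN}M^p=z^p+t^mM^p=r$. Therefore $b(h)=-r^N=t$ and $a(h)=h+r^{mN/p}M=z$.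
\end{proof}

For $p=3$, $m=5$, $\ell=0$ the curve $z^9+t^{15}+t=0$ is parametrized by $z=s+s^{15}$, $t=-s^9$, with inverse $s=z-(z^3+t^5)^5$.

\begin{remark}\label{rem:count}
Counting points does not distinguish $X$ from affine space. Let $k=\mathbb{F}_q$. The equation $\operatorname{Nm}(u)=c$ has one solution for $c=0$ and $q+1$ solutions for $c\ne0$, and $f=0$ has $q^{\ell+1}$ solutions $(z,t,v)$ by Lemma~\ref{lem:line}. So $\operatorname{Spec}B$ has $q^{\ell+1}+(q+1)(q^{\ell+2}-q^{\ell+1})=q^{\ell+3}$ points over $k$, and $X$ has $q^n$.
\end{remark}

If $f$ were one of two coordinates of $R[z,t]$ over $R=k[v]$, then $B$ would be a polynomial ring over $k$. Lemma~\ref{lem:line} gives less: a parametrization of the zero locus of $f$. The point of the next proof, a trick of Asanuma, is that one extra variable turns a parametrized line in the plane into a coordinate axis in space.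

\begin{proof}[Proof of Theorem~\ref{thm:main}(1)]
Let $R=L[v]$. Since $\theta\ne\theta'$, the forms $x=u_1+\theta u_2$ and $y=u_1+\theta'u_2$ are coordinates on the $u$-plane over $L$, and $B_L=B\otimes_kL=R[x,y,z,t]/(xy-f)$. The polynomial $xy-f$ is linear in $y$ with coprime coefficients $x$ and $f$, hence irreducible. So $B_L$ and its subring $B$ are domains, and $B_L=R[x,z,t][f/x]\subset R[x^{\pm1},z,t]$.

Let $w_0$ be a new variable. In $R[z,t,w_0]$ put
\[
w'=w_0+h,\qquad z'=z-a(w'),\qquad t'=t-b(w').
\]
These substitutions are triangular, so $R[z,t,w_0]=R[z,t,w']=R[z',t',w']$. Extend $\psi$ to $R[z,t,w_0]$ by $w_0\mapsto0$. By Lemma~\ref{lem:line} the kernel of the extension is $(f,w_0)$. On the other hand it sends $w'$ to $s$ and $z',t'$ to $0$, so its kernel is $(z',t')$. Thus $(f,w_0)=(z',t')$.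

Now set $w_0=xw$. Inside $R[x^{\pm1},z,t,w_0]$ we have
\[
B_L[w]=R[x,z,t,w_0]\Bigl[\frac{f}{x},\frac{w_0}{x}\Bigr]=R[x,z',t',w']\Bigl[\frac{z'}{x},\frac{t'}{x}\Bigr]=R\Bigl[x,\frac{z'}{x},\frac{t'}{x},w'\Bigr].
\]
The middle equality holds because each side is obtained from $R[x,z,t,w_0]$ by adjoining all quotients $g/x$ with $g$ in the ideal generated by $f,w_0$, respectively by $z',t'$, and the two ideals agree. The last ring is generated over $L$ by $\ell+4$ elements and has transcendence degree $\ell+4$, so it is a polynomial ring in $\ell+4$ variables.
\end{proof}

\section{Exponential maps}\label{sec:exp}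

Let $A$ be a domain that is an algebra over a field $F$ of characteristic $p$. An action of $\mathbb{G}_a$ on $\operatorname{Spec}A$ over $F$ is given by its coaction, an $F$-algebra homomorphism
\[
\varphi\colon A\to A[T],\qquad \varphi(a)=\sum_{j\ge0}\varphi_j(a)T^j .
\]
The axioms of an action say that $T=0$ acts as the identity and that acting by $T$ and by $T'$ in turn is acting by $T+T'$. Comparing coefficients of $T^iT'^j$, they read
\begin{equation}\label{eq:exp}
\varphi_0=\mathrm{id},\qquad \varphi_i\varphi_j=\binom{i+j}{i}\varphi_{i+j}.
\end{equation}
Such a $\varphi$ is an \emph{exponential map} on $A$ (over $F$). It is \emph{trivial} if $\varphi_j=0$ for all $j\ge1$. That $\varphi$ is multiplicative is the Leibniz rule $\varphi_j(ab)=\sum_{i+i'=j}\varphi_i(a)\varphi_{i'}(b)$. Let $A^\varphi=\{a:\varphi(a)=a\}$ be the ring of invariants, and let $\deg_\varphi a=\deg_T\varphi(a)$ for $a\neq0$.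

\begin{lemma}\label{lem:basic}
Let $\varphi$ be an exponential map on $A$.
\begin{enumerate}
\item[(a)] $\deg_\varphi(ab)=\deg_\varphi a+\deg_\varphi b$ for nonzero $a,b$. If $ab\ne0$ is invariant, then $a$ and $b$ are invariant.
\item[(b)] If $d=\deg_\varphi a$ and $\varphi_i(a)\ne0$, then $\deg_\varphi\varphi_i(a)\le d-i$. In particular $\varphi_d(a)$ is invariant.
\item[(c)] If $\mathcal{S}\subset A^\varphi\setminus\{0\}$ is multiplicative, then $\varphi(a/c)=\varphi(a)/c$ defines an exponential map on $\mathcal{S}^{-1}A$ with invariants $\mathcal{S}^{-1}A^\varphi$. If $c\in A^\varphi$ generates a prime ideal, then $\varphi$ induces an exponential map on $A/cA$.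
\end{enumerate}
\end{lemma}

\begin{proof}
(a) holds because $A[T]$ is a domain and the nonzero invariants are the elements of $\varphi$-degree $0$. For (b), \eqref{eq:exp} gives $\varphi_j\varphi_i(a)=0$ for $i+j>d$. For (c), use $\varphi(c)=c$ for $c\in\mathcal{S}$, and $\varphi(ca)=c\varphi(a)\in cA[T]$.
\end{proof}

Suppose that $A=\bigoplus_\gamma A_\gamma$ is graded by a subgroup $\Lambda\subset\mathbb{R}$, and put $A_\gamma=0$ for $\gamma\notin\Lambda$. An exponential map is \emph{homogeneous} if there is $\delta\in\mathbb{R}$ with $\varphi_j(A_\gamma)\subset A_{\gamma+j\delta}$ for all $j$ and $\gamma$. An arbitrary exponential map is hard to control; the next lemma replaces it by a homogeneous one on a simpler ring.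

Let $A$ be generated over $F$ by $a_1,\dots,a_g$, and assign real weights $\omega_i\ge0$ to the $a_i$. Let $A_{\le\gamma}$ and $A_{<\gamma}$ be the spans of the monomials in the $a_i$ of weight $\le\gamma$ and $<\gamma$, and let $\operatorname{gr}A=\bigoplus_\gamma A_{\le\gamma}/A_{<\gamma}$. Only finitely many weights of monomials lie below a given bound, so $\omega(a)=\min\{\gamma:a\in A_{\le\gamma}\}$ exists for $a\ne0$, and $a$ has nonzero class in degree $\omega(a)$.

\begin{lemma}\label{lem:gr}
Assume that $\operatorname{gr}A$ is a domain, and let $\varphi$ be a nontrivial exponential map on $A$. Put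
\[
\delta=\max\bigl\{(\omega(\varphi_j(a_i))-\omega_i)/j \;:\; j\ge1,\ \varphi_j(a_i)\ne0\bigr\}.
\]
Then the $\varphi_j$ induce maps $\overline{\varphi}_j\colon\operatorname{gr}_\gamma A\to\operatorname{gr}_{\gamma+j\delta}A$, which form a nontrivial homogeneous exponential map on $\operatorname{gr}A$.
\end{lemma}

\begin{proof}
The maximum is taken over a finite set, which is nonempty because $\varphi$ moves some generator. By the choice of $\delta$, $\varphi_j(a_i)\in A_{\le\omega_i+j\delta}$ for all $i$ and all $j\ge0$. The Leibniz rule applied to a monomial of weight $\gamma$ shows that $\varphi_j$ maps it into $A_{\le\gamma+j\delta}$. So $\varphi_j$ maps $A_{\le\gamma}$ to $A_{\le\gamma+j\delta}$ and $A_{<\gamma}$ to $A_{<\gamma+j\delta}$, and $\overline{\varphi}_j$ is defined. The Leibniz rule and \eqref{eq:exp} pass to $\operatorname{gr}A$. If the maximum is attained at $(i,j)$, then $\varphi_j(a_i)$ has nonzero class in degree $\omega_i+j\delta$, so $\overline{\varphi}_j\ne0$.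
\end{proof}

A homogeneous action has a homogeneous coordinate along its orbits, once homogeneous invariants are inverted. We use Lucas's theorem in the following form: if $d=\sum d_ip^i$ is the expansion of $d$ in base $p$, then $\binom{d}{p^i}\equiv d_i \pmod p$.

\begin{lemma}\label{lem:slice}
Let $A$ be graded by $\Lambda\subset\mathbb{R}$, and let $\varphi$ be a nontrivial homogeneous exponential map on $A$. Then $D=A^\varphi$ is a graded subring. Let $A'$ and $D'$ be the localizations of $A$ and $D$ at the nonzero homogeneous elements of $D$, and let $K=\operatorname{Frac}D$. Then every nonzero homogeneous element of $D'$ is a unit, and there is a homogeneous $s\in A'$, transcendental over $K$, with $A'=D'[s]$. Consequently $K[s]$ is the localization of $A$ at $D\setminus\{0\}$, $\operatorname{Frac}A=K(s)$, and $K$ is algebraically closed in $\operatorname{Frac}A$.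
\end{lemma}

\begin{proof}
The map $\varphi_j$ sends homogeneous components of distinct degrees to distinct degrees, so it kills an element only if it kills all its components; hence $D$ is graded. By Lemma~\ref{lem:basic}(c), $\varphi$ extends to $A'$ with invariants $D'$, and it stays homogeneous. A nonzero homogeneous element of $D'$ is a quotient of two elements that were inverted, hence a unit.

Choose a homogeneous $s\in A'$ of minimal positive $\varphi$-degree $e$. Let $b\in A'$ be homogeneous of $\varphi$-degree $d$, and suppose that the digit $d_i$ is nonzero. Then $\varphi_{p^i}\varphi_{d-p^i}(b)=\binom{d}{p^i}\varphi_d(b)\ne0$, so by Lemma~\ref{lem:basic}(b) the homogeneous element $\varphi_{d-p^i}(b)$ has $\varphi$-degree exactly $p^i$, and $p^i\ge e$. For $b=s$ we also have $p^i\le e$, so $e$ is a power of $p$. For general $b$, all nonzero digits of $d$ occur at powers $p^i\ge e$, so $e\mid d$.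

The element $\varphi_e(s)$ is a nonzero homogeneous invariant, hence a unit of $D'$. For $d>0$ consider $b-\varphi_d(b)\varphi_e(s)^{-d/e}s^{d/e}$. The subtracted term has degree $(\deg b+d\delta)-\frac{d}{e}(\deg s+e\delta)+\frac{d}{e}\deg s=\deg b$, and its image under $\varphi$ has leading term $\varphi_d(b)T^d$. So the difference is homogeneous and is zero or of $\varphi$-degree less than $d$. Induction on $d$ gives $b\in D'[s]$. Finally, $\varphi(\sum c_is^i)=\sum c_i\varphi(s)^i$ for $c_i\in D'$ has $T$-degree $e\max\{i:c_i\ne0\}$, so $s$ is transcendental over $D'$ and over $K$. The last assertions follow, since a field $K$ is algebraically closed in $K(s)$.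
\end{proof}

The geometry below takes place in degree zero. In the situation of Lemma~\ref{lem:slice} let
\begin{itemize}
\item $K_0=D'_0$, a field, since nonzero homogeneous elements of $D'$ are units;
\item $F_0\subset\operatorname{Frac}A$ be the field of quotients $a/b$ with $a,b\in A$ (equivalently $a,b\in A'$) homogeneous of the same degree;
\item $\Lambda_D\subset\Lambda$ be the group of degrees of nonzero homogeneous elements of $D'$.
\end{itemize}
The field $F_0$ depends only on the grading, while $K_0\subset F_0$ records the action.

\begin{lemma}\label{lem:zero}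
\begin{enumerate}
\item[(a)] $F_0\cap K=K_0$, and $K_0$ is algebraically closed in $F_0$.
\item[(b)] Suppose that $\deg s$ has infinite order in $\Lambda/\Lambda_D$. Then every nonzero homogeneous element of $A'$ has the form $cs^i$ with $c$ a homogeneous unit of $D'$. The exponent $i$ depends only on the degree of the element and is additive in products.
\item[(c)] Suppose that $\deg s$ has finite order $j_0$ in $\Lambda/\Lambda_D$, and choose a homogeneous unit $\varepsilon\in D'$ such that $\sigma=\varepsilon s^{j_0}$ has degree $0$. Then every nonzero homogeneous element of $A'$ has the form $cs^jg(\sigma)$ with $c$ a homogeneous unit of $D'$, $0\le j<j_0$ and $g\in K_0[\sigma]$, and $j$ depends only on the degree of the element. Moreover $\sigma$ is transcendental over $K_0$, $A'_0=K_0[\sigma]$ and $F_0=K_0(\sigma)$.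
\end{enumerate}
\end{lemma}

\begin{proof}
Let $a=\sum a_is^i\in A'$ be homogeneous of degree $\gamma$. The expansion is unique, so taking homogeneous components shows that $a_i$ is homogeneous of degree $\gamma-i\deg s$.

(a) Let $\vartheta=a/b\in F_0\cap K$ with $a,b$ of the same degree. From $a=\vartheta b$ in $K[s]$ we get $a_i=\vartheta b_i$. For $b_i\ne0$ this gives $\vartheta=a_ib_i^{-1}\in D'_0=K_0$. An element of $F_0$ that is algebraic over $K_0$ lies in $K$ by Lemma~\ref{lem:slice}, hence in $K_0$.

(b), (c) If $a_i\ne0$, then $i\deg s\equiv\gamma$ modulo $\Lambda_D$. In case (b) this determines $i$. In case (c) it determines the residue $j$ of $i$ modulo $j_0$, and $a=s^j\sum_{e\ge0}a_{j+ej_0}\varepsilon^{-e}\sigma^e$. The coefficients $a_{j+ej_0}\varepsilon^{-e}$ lie in $D'$ and all have degree $\gamma-j\deg s$, so they are $K_0$-multiples of one homogeneous unit $c$. For $\gamma=0$ we have $j=0$ and $c\in K_0$, so $A'_0=K_0[\sigma]$. For two elements of the same degree the factors $s^j$ agree and the units differ by a factor in $K_0$, so $F_0=K_0(\sigma)$.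
\end{proof}

We shall often need to know that two elements such as $x$ and $y$ have no common factor in a localization. The following standard consequence of Krull's principal ideal theorem provides this.

\begin{lemma}\label{lem:height}
Let $A$ be a finitely generated domain over a field, $A''$ a localization of $A$, $g\in A''$ a nonzero nonunit, $\mathfrak{P}$ a prime minimal over $gA''$, and $\mathfrak{p}=\mathfrak{P}\cap A$. Then $A_{\mathfrak{p}}=A''_{\mathfrak{P}}$ and $\dim A/\mathfrak{p}=\dim A-1$. If $I\subset A$ is an ideal with $\dim A/I\le\dim A-2$, then $I\not\subset\mathfrak{p}$; so $g$ cannot divide a power of each generator of $I$.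
\end{lemma}

\begin{proof}
By Krull's theorem $\mathfrak{P}$ has height one. Since $A''$ is a localization, $A_{\mathfrak{p}}=A''_{\mathfrak{P}}$, so $\mathfrak{p}$ has height one, and $\dim A/\mathfrak{p}=\dim A-\operatorname{ht}\mathfrak{p}$ for finitely generated domains. If $I\subset\mathfrak{p}$, then $\dim A/I\ge\dim A-1$.
\end{proof}

\section{Reduction to a graded ring}\label{sec:reduction}

\subsection*{Removing the variable $w$}

\begin{proposition}\label{prop:cylinder}
If $B$ is rigid over $k$, then every exponential map on $B[w]$ over $k$ fixes $B$, and $B[w]$ is not a polynomial ring over $k$.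
\end{proposition}

\begin{proof}
Suppose that $\varphi$ moves one of the generators $u_1,u_2,z,t,v_i$ of $B$. Apply Lemma~\ref{lem:gr} with weight $0$ on these generators and weight $1$ on $w$. Then $\operatorname{gr}B[w]=B[w]$, graded by the degree in $w$, and $\delta\ge0$ because a generator of weight $0$ contributes to the maximum. We have $\overline{\varphi}_j(w)\in Bw^{1+j\delta}$, read as $0$ if $j\delta$ is not an integer. If $\overline{\varphi}$ moved $w$, the leading coefficient of $\overline{\varphi}(w)$ would be a nonzero invariant $cw^{1+j\delta}$ with $1+j\delta\ge1$, and Lemma~\ref{lem:basic}(a) would make $w$ invariant. So $w$ is invariant, and the nontrivial map $\overline{\varphi}$ moves some element of $B$. For $b\in B$ write $\overline{\varphi}_j(b)=c_j(b)w^{j\delta}$ with $c_j(b)\in B$. By Lemma~\ref{lem:basic}(c), reduction modulo the invariant $w-1$ gives the exponential map $b\mapsto\sum c_j(b)T^j$ on $B$, which is nontrivial. This contradicts rigidity.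

On $k[x_1,\dots,x_n]$ the translations $x_i\mapsto x_i+T$ have only the constants as common invariants. An isomorphism $B[w]\cong k[x_1,\dots,x_n]$ would therefore force $B=k$, which is false.
\end{proof}

\subsection*{Removing the term $t$}
It remains to prove that $B$ is rigid. We want weights for which $r$ is homogeneous and the term $t$ of $f$ is of lower order. We also want the grading to be as fine as possible, so that the field $F_0$ is small. Choose positive reals $\lambda_0,\dots,\lambda_\ell$ that are linearly independent over $\mathbb{Q}$, put $\zeta=m\lambda_0+\lambda_1+\dots+\lambda_\ell$, and set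
\begin{equation}\label{eq:weights}
\omega(t)=2p\lambda_0,\qquad\omega(v_i)=2\lambda_i,\qquad\omega(z)=2\zeta,\qquad\omega(u_1)=\omega(u_2)=Np\zeta .
\end{equation}
Then $z^p$, $t^mM^p$ and $r$ are homogeneous of weight $2p\zeta$, while $\operatorname{Nm}(u)$ and $r^N$ have weight $2pN\zeta>\omega(t)$. In the example over $\mathbb{F}_3$, with $\lambda_0=1$, the weights of $t,z,u_i$ are $6,10,45$, and $r$ has weight $30$.

The polynomial ring $k[u,z,t,v]$, graded by \eqref{eq:weights}, maps onto $\operatorname{gr}B$. A nonzero homogeneous polynomial lies in the kernel exactly when it is the top form (the component of highest weight) of a multiple of $\operatorname{Nm}(u)-f$. The top form of a product is the product of the top forms, so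
\[
\operatorname{gr}B=C_k:=k[u_1,u_2,z,t,v]/(\operatorname{Nm}(u)-r^N).
\]
Fix an embedding $L\subset\overline{k}$. Then
\[
C:=C_k\otimes_k\overline{k}=\overline{k}[x,y,z,t,v]/(xy-r^N)
\]
is a domain, again because $xy-r^N$ is linear in $y$ with coprime coefficients. It has dimension $\ell+3$ and fraction field $\overline{k}(x,z,t,v)$. In particular $C_k$ is a domain. By Lemma~\ref{lem:gr} and Proposition~\ref{prop:cylinder}, parts (2) and (3) of Theorem~\ref{thm:main} follow from the next statement, whose proof occupies Sections~\ref{sec:surface}--\ref{sec:end}.

\begin{proposition}\label{prop:graded}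
There is no nontrivial homogeneous exponential map on $C_k$ over $k$.
\end{proposition}

\subsection*{Conjugation}
The hypothesis ``over $k$'' enters only in the following way. Extend the conjugation of $L$ to an automorphism $\tau$ of $\overline{k}$ over $k$. Let $A_k$ be a graded $k$-algebra such that $A=A_k\otimes_k\overline{k}$ is a domain, and let $\varphi$ be a nontrivial homogeneous exponential map on $A_k$. Its $\overline{k}$-linear extension to $A$ is again nontrivial and homogeneous. Let $\tau$ act on $A$ through the second factor. This is a ring automorphism that preserves $\overline{k}$, preserves degrees and commutes with every $\varphi_j$. Hence $\tau$ preserves $D$, $D'$, $A'$, $A'_0$, $K_0$ and $F_0$. It need not fix $s$ or $\sigma$. For $A=C$, the map $\tau$ fixes $u_1,u_2,z,t,v_i,r$ and exchanges $x$ and $y$.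

\section{A model case}\label{sec:model}

Replace $r$ by a variable, and in this section only let $N\ge2$ be arbitrary. Let
\[
C^\circ_k=k[u_1,u_2,r]/(\operatorname{Nm}(u)-r^N),\qquad C^\circ=\overline{k}[x,y,r]/(xy-r^N),
\]
with $\deg u_i=N$ and $\deg r=2$. The following notation will also be used for $C$:
\begin{equation}\label{eq:hat}
(\hat x,\hat y,\nu)=\begin{cases}(x^2,y^2,N)&\text{if $N$ is odd,}\\ (x,y,N/2)&\text{if $N$ is even,}\end{cases}\qquad \xi=\frac{\hat y}{r^\nu}=\frac{r^\nu}{\hat x}.
\end{equation}
Thus $\hat x\hat y=r^{2\nu}$, $\deg\hat x=\deg\hat y=\nu\deg r$ and $\tau(\xi)=\xi^{-1}$. We have $\nu\ge2$ if and only if $N\ge3$.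

\begin{proposition}\label{prop:model}
If $N\ge3$, there is no nontrivial homogeneous exponential map on $C^\circ_k$ over $k$.
\end{proposition}

\begin{proof}
Suppose there is one, and use the notation of Lemmas~\ref{lem:slice} and~\ref{lem:zero} for $A=C^\circ$. Here $\dim A=2$ and $\dim A/(x,y)=0$, so Lemma~\ref{lem:height} applies to $I=(x,y)$.

In case (b) of Lemma~\ref{lem:zero}, $x$ and $y$ have the same degree, hence the same exponent. It is $0$, since otherwise $s$ would divide both. Then $r$ has exponent $0$ as well, so $A\subset D'$ and $\varphi$ is trivial. Hence we are in case (c).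

Since $A\subset\overline{k}[x^{\pm1},r]$, the field $F_0$ is generated by the monomials $x^\alpha r^i$ with $N\alpha+2i=0$, which are the powers of $\xi$. So $F_0=\overline{k}(\xi)=K_0(\sigma)$, which forces $K_0=\overline{k}$: both $\xi$ and $\sigma$ are coordinates on one projective line. The automorphism $\tau$ permutes the points of this line, viewed as the discrete valuation rings of $F_0$ that contain $\overline{k}$. It fixes the point $\sigma=\infty$, the only one whose valuation ring does not contain $A'_0=\overline{k}[\sigma]$. It exchanges $\xi=0$ and $\xi=\infty$. So these two points are $\sigma=c_1$ and $\sigma=c_2$ with $c_1\ne c_2$ in $\overline{k}$. Exchanging $x$ and $y$ if necessary, we may assume $c_1\ne0$.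

For a nonzero homogeneous element $cs^jg(\sigma)$ of $A'$ let $\mu\ge0$ be the order of vanishing of $g$ at $c_1$. The function $\mu$ is additive in products, because $s^{j_0}=\varepsilon^{-1}\sigma$ and $\sigma$ does not vanish at $c_1$. For $a,b$ of the same degree, $\mu(a)-\mu(b)$ is the order of $a/b\in F_0$ at $\sigma=c_1$. As $\xi$ has a simple zero there, \eqref{eq:hat} gives
\[
\mu(\hat y)=1+\nu\mu(r)>0,\qquad \nu\mu(r)=1+\mu(\hat x).
\]
By Lemma~\ref{lem:height}, the nonunit $\sigma-c_1$ of $A'$ does not divide both $\hat x$ and $\hat y$. So $\mu(\hat x)=0$ and $\nu\mu(r)=1$, which contradicts $\nu\ge2$.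
\end{proof}

\begin{example}\label{ex:conic}
For $N=2$ the proposition fails. Embed $C^\circ_k\otimes_kL$ in $L[g,g']$ by $x=g^2$, $y=g'^2$, $r=gg'$, and let conjugation exchange $g$ and $g'$. With $c=\theta-\theta'$, the map $g\mapsto g+c(g-g')T$, $g'\mapsto g'+c(g-g')T$ fixes $g-g'$ and is an exponential map that preserves degrees, preserves the subring $L[g^2,gg',g'^2]$ and moves $x$. It commutes with conjugation because conjugation changes the signs of both $c$ and $g-g'$. So it restricts to the fixed ring $C^\circ_k$.
\end{example}

The proof has three ingredients. The action produces an affine line $\operatorname{Spec}A'_0$ in degree zero, with one point at infinity. Conjugation fixes that point, so the two special points $\xi=0,\infty$ both lie on the affine line. And the affine line has room for only one special point, $\sigma=0$. For $C$, the projective line becomes a surface, the special points become two conjugate singular points $P_1,P_2$ of multiplicity $\nu$, the affine line becomes the generic fiber of a fibration minus one point, and the point at infinity becomes a section.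

\section{The surface in degree zero}\label{sec:surface}

From now on $N$ is again as in Section~\ref{sec:intro}. We assume that $C_k$ has a nontrivial homogeneous exponential map $\varphi$, and we seek a contradiction. We use the notation $D,D',C',K,s,K_0,F_0,\tau$ of Sections~\ref{sec:exp} and~\ref{sec:reduction} for $A=C$, and the notation \eqref{eq:hat}; thus $\nu=p$ if $p$ is odd and $\nu=2$ if $p=2$, and $\nu\ge2$ in all cases. Put also
\[
\hat z=z^p,\qquad\hat t=t^mM^p,\qquad\eta=\hat z/r,
\]
so that $r=\hat z+\hat t$ and $\hat z,\hat t,r$ have the same degree. The rings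
\[
C/(x,y)=\overline{k}[z,t,v]/(r^N),\qquad C/(r,z)=\overline{k}[x,y,t,v]/(xy,\,t^mM^p)
\]
have dimension $\ell+1=\dim C-2$, so Lemma~\ref{lem:height} applies to the ideals $(x,y)$ and $(r,z)$.

\begin{lemma}\label{lem:F0}
$F_0=\overline{k}(\xi,\eta)$, with $\xi,\eta$ algebraically independent over $\overline{k}$.
\end{lemma}

\begin{proof}
We have $C\subset\overline{k}[x^{\pm1},z^{\pm1},t^{\pm1},v^{\pm1}]$ as graded rings. A homogeneous element is a Laurent monomial times a linear combination of Laurent monomials of degree $0$, and these monomials lie in $F_0$; so they generate $F_0$. By \eqref{eq:weights}, $x^\alpha z^it^jv_1^{b_1}\cdots v_\ell^{b_\ell}$ has degree $0$ if and only if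
\[
m(\alpha Np+2i)+2pj=0\qquad\text{and}\qquad\alpha Np+2i+2b_g=0\quad(1\le g\le\ell).
\]
If $\ell\ge1$, all $b_g$ equal one integer $b$ with $mb=pj$; since $p\nmid m$, we get $b=pb'$ and $j=mb'$. If $\ell=0$, then $m\mid2pj$, and $j=mb'$ because $m$ is odd and prime to $p$. In both cases the conditions become $\alpha Np+2i+2pb'=0$. This forces $p\mid i$: for odd $p$ directly, and for $p=2$ because it reads $8\alpha+2i+4b'=0$. With $i=pi'$ we obtain $\alpha N+2i'+2b'=0$. If $p$ is odd, then $N$ is odd, $\alpha=2a$ is even and $a\nu+i'+b'=0$; if $p=2$, the same equation holds with $a=\alpha$. So the monomials of degree $0$ are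
\[
\hat x^a\hat z^{i'}\hat t^{\,b'}=(\hat x/\hat z^\nu)^a(\hat t/\hat z)^{b'},
\]
and $F_0$ is the rational function field in $\hat x/\hat z^\nu=\xi^{-1}\eta^{-\nu}$ and $\hat t/\hat z=\eta^{-1}-1$.
\end{proof}

\begin{lemma}\label{lem:casec}
Case (c) of Lemma~\ref{lem:zero} holds. Thus $C'_0=K_0[\sigma]$, $F_0=K_0(\sigma)$, and $K_0=\overline{k}(\vartheta)$ for some $\vartheta$ transcendental over $\overline{k}$.
\end{lemma}

\begin{proof}
In case (b), $x$ and $y$ have the same exponent, and it is $0$ because $s$ cannot divide both. Then $r^N=xy$ and hence $r$ have exponent $0$, and so do $\hat z$ and $\hat t$, which have the degree of $r$. By additivity $z$, $t$ and all $v_i$ have exponent $0$. So $C\subset D'$ and $\varphi$ is trivial, a contradiction.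

In case (c), $K_0$ has transcendence degree $2-1=1$ over $\overline{k}$. As a subfield of a finitely generated extension it is finitely generated, so it is the function field of a smooth projective curve, and $K_0\subset\overline{k}(\xi,\eta)$ gives a nonconstant rational map from $\mathbb{A}^2$ to this curve. Its restriction to the line through two points with different images is nonconstant, so $K_0$ embeds in the function field of a line. By L\"uroth's theorem $K_0$ is rational.
\end{proof}

The inclusion $K_0\subset F_0$ is a rational map to $\mathbb{P}^1$ from any surface with function field $F_0$. To extract information we need a model that is small and remembers the divisors of $\operatorname{Spec}C$. The proof of Lemma~\ref{lem:F0} suggests the subring generated by $\hat x,\hat y,r,\hat z$. Let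
\[
\Sigma=\operatorname{Proj}\overline{k}[\hat x,\hat y,r,\hat z]/(\hat x\hat y-r^{2\nu}),\qquad\text{with degrees }\nu,\nu,1,1 .
\]
The graded ring is a domain of dimension $3$, and its evident map to $C$ is injective because $\hat x,r,\hat z$ are algebraically independent in $C$. The surface $\Sigma$ is projective, and the open set $r\ne0$ is
\begin{equation}\label{eq:chart}
D_+(r)=\operatorname{Spec}\overline{k}[\xi^{\pm1},\eta],
\end{equation}
so that $\Sigma$ has function field $F_0$.

\subsection*{Toric surfaces}
We recall the dictionary that we use. Let $\mathbb{T}=\operatorname{Spec}\overline{k}[\xi^{\pm1},\eta^{\pm1}]$. Let $n_1,\dots,n_g\in\mathbb{Z}^2$ be primitive vectors in cyclic order such that the cones spanned by consecutive vectors are strictly convex and cover the plane. The charts $\operatorname{Spec}\overline{k}[\xi^a\eta^b:(a,b)\cdot n_i\ge0,\ (a,b)\cdot n_{i+1}\ge0]$ glue to a complete normal surface that contains $\mathbb{T}$ and carries an action of $\mathbb{T}$. The complement of $\mathbb{T}$ is a cycle of $\mathbb{T}$-stable curves $D_i\cong\mathbb{P}^1$, with $\operatorname{ord}_{D_i}\xi^a\eta^b=(a,b)\cdot n_i$;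 consecutive curves meet in one point, the origin of the common chart, and other pairs are disjoint. Inserting new vectors gives a birational morphism to the old surface, which contracts each new curve to the origin of the chart whose cone contains the new vector and is an isomorphism elsewhere. If $n_i,n_{i+1}$ is a basis of $\mathbb{Z}^2$ for every $i$, then each chart is $\mathbb{A}^2$ with the two curves as axes, the surface is smooth (hence projective), and $n_{i-1}+n_{i+1}=-(D_i^2)\,n_i$.

\subsection*{The fan of $\Sigma$ and its resolution}
The charts $D_+(\hat x)$, $D_+(\hat y)$, $D_+(\hat z)$ cover $\Sigma$, because $\hat x=\hat y=0$ forces $r=0$. Their coordinate rings are generated by the elements $r^{\nu-b}\hat z^b/\hat x=\xi\eta^b$ for $0\le b\le\nu$, by the elements $r^{\nu-b}\hat z^b/\hat y=\xi^{-1}\eta^b$ for $0\le b\le\nu$, and by $\hat y/\hat z^\nu=\xi\eta^{-\nu}$, $\hat x/\hat z^\nu=\xi^{-1}\eta^{-\nu}$, $r/\hat z=\eta^{-1}$. These rings are spanned by the monomials $\xi^a\eta^b$ with $0\le b\le\nu a$, with $0\le b\le-\nu a$, and with $-b\ge\nu|a|$. So $\Sigma$ is the toric surface of the vectors $(0,1)$, $(\nu,-1)$, $(-\nu,-1)$.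 Along the curve of $(0,1)$ the function $\eta$ vanishes; along that of $(\nu,-1)$ the functions $r/\hat z$ and $\hat y/\hat z^\nu$ vanish and $\hat x/\hat z^\nu$ is a unit. So the three curves are, in order,
\[
A_0=\{\hat z=0\},\qquad A_1=\{\hat y=r=0\},\qquad A_2=\{\hat x=r=0\},
\]
and they meet in $P_1=A_0\cap A_1=[1:0:0:0]$, $P_2=A_0\cap A_2=[0:1:0:0]$ and $P_0=A_1\cap A_2=[0:0:0:1]$.

Let $\widetilde\Sigma\to\Sigma$ be given by inserting $(1,0)$, $(-1,0)$ and $(i,-1)$ for $|i|<\nu$, with curves $E_1$, $E_2$ and $H_i$; see Figure~\ref{fig:fan}. We keep the names $A_0,A_1,A_2$ on $\widetilde\Sigma$. Consecutive vectors have determinant $\pm1$, so $\widetilde\Sigma$ is smooth. The curve $E_1$ is the preimage of $P_1$, $E_2$ that of $P_2$, and the chain $H_{-\nu+1},\dots,H_{\nu-1}$ that of $P_0$. From $(0,1)+(\pm\nu,-1)=\nu(\pm1,0)$ and $(i-1,-1)+(i+1,-1)=2(i,-1)$ we get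
\begin{equation}\label{eq:squares}
E_1^2=E_2^2=-\nu\le-2,\qquad H_i^2=-2 .
\end{equation}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[scale=1.25]
\foreach \x in {-3,...,3} \foreach \y in {-1,0,1} \fill[gray] (\x,\y) circle (0.035);
\draw[very thick] (0,0)--(0,1) node[above]{$A_0$};
\draw[very thick] (0,0)--(3,-1) node[below]{$A_1$};
\draw[very thick] (0,0)--(-3,-1) node[below]{$A_2$};
\draw (0,0)--(1,0) node[above right]{$E_1$};
\draw (0,0)--(-1,0) node[above left]{$E_2$};
\foreach \x in {-2,...,2} \draw (0,0)--(\x,-1) node[below]{$H_{\x}$};
\end{tikzpicture}
\caption{The fans of the surface $\Sigma$ (thick rays) and of its resolution $\widetilde\Sigma$ (all rays) for $\nu=3$. Each ray is a curve, and neighboring rays are curves that meet. The curves $E_1$ and $E_2$ lie over the singular points $P_1$ and $P_2$, the chain of the $H_i$ over $P_0$. Galois conjugation acts as the reflection in the vertical axis.}\label{fig:fan}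
\end{figure}

Two more facts are needed. First, $\Sigma\setminus(A_1\cup A_2)=D_+(r)$ has a factorial coordinate ring with units $c\xi^a$ by \eqref{eq:chart}. So the class group $\operatorname{Cl}(\Sigma)$ is generated by $A_1$ and $A_2$, with the single relation $\operatorname{div}\xi=\nu A_1-\nu A_2$. Hence $\operatorname{Cl}(\Sigma)$ has rank one. Second, $\tau$ acts on $F_0$ by $\xi\mapsto\xi^{-1}$, $\eta\mapsto\eta$, and through $\overline{k}$. Both fans are symmetric under $(a,b)\mapsto(-a,b)$, so $\tau$ permutes the coordinate rings of the charts. It therefore acts on $\Sigma$ and $\widetilde\Sigma$ by compatible automorphisms of schemes, which exchange $P_1\leftrightarrow P_2$, $A_1\leftrightarrow A_2$, $E_1\leftrightarrow E_2$ and $H_i\leftrightarrow H_{-i}$. These automorphisms are not $\overline{k}$-linear, but they preserve intersection numbers, which are defined by lengths of local rings and linear equivalence.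

\section{The fibration}\label{sec:fibration}

\subsection*{Resolving the rational map}
Let $\mathbb{P}^1$ denote the smooth projective curve with function field $K_0=\overline{k}(\vartheta)$. Put $W_0=\widetilde\Sigma$, and let $W_{i+1}$ be the blow-up of $W_i$ at the finitely many points where the rational map $W_i\dashrightarrow\mathbb{P}^1$ is not defined. These \emph{base points} are the points of $Z_0\cap Z_\infty$, where $Z_0$ and $Z_\infty$ are the divisors of zeros and poles of $\vartheta$ on $W_i$. Blowing up a base point, with exceptional curve $J$, replaces $Z_0$ and $Z_\infty$ by their pullbacks minus $\mu J$, where $\mu\ge1$ is the smaller of the two multiplicities, and so lowers $Z_0\cdot Z_\infty\ge0$ by $\mu^2$. The process stops at a smooth projective surface $W=W_g$ with morphisms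
\[
\rho\colon W\to\mathbb{P}^1,\qquad\pi\colon W\to\Sigma .
\]
A curve on $W_i$ is \emph{exceptional} if it is contracted to a point of $\Sigma$. The exceptional curves on $W_i$ form a divisor with simple normal crossings (smooth components, meeting transversally, at most two through a point), since this holds on $\widetilde\Sigma$ and is preserved by blowing up a point. A curve on $W$ is \emph{vertical} if $\rho$ contracts it and \emph{horizontal} otherwise.

Since $\tau(K_0)=K_0$, the map $\tau$ acts on $\mathbb{P}^1$ compatibly with the rational map from $W_0$. So it permutes the base points and lifts to $W_1$, and inductively to $W$. There it preserves intersection numbers, is compatible with $\pi$, and permutes the fibers of $\rho$.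

The generic fiber of $\rho$ is a regular projective curve over $K_0$ with function field $K_0(\sigma)$, so it is $\mathbb{P}^1_{K_0}$ with coordinate $\sigma$. Its closed points correspond to the horizontal curves. Let $S$ be the horizontal curve given by $\sigma=\infty$. It maps birationally, hence isomorphically, to $\mathbb{P}^1$: it is a section of $\rho$.

\begin{lemma}\label{lem:neg}
The intersection matrix of the exceptional curves on $W_i$ is negative definite.
\end{lemma}

\begin{proof}
Let $H$ be the pullback of an ample divisor on $\Sigma$. Then $H^2>0$, and $H\cdot G=0$ for every exceptional $G$. By the Hodge index theorem, a real combination $\Delta$ of exceptional curves has $\Delta^2\le0$, with equality only if $\Delta$ is numerically trivial. Suppose that $\Delta=\Delta_+-\Delta_-$ is numerically trivial, where $\Delta_\pm\ge0$ have no common component and, say, $\Delta_+\ne0$. Then $\Delta_+^2=\Delta_+\cdot\Delta_-\ge0$, so $\Delta_+$ is numerically trivial. This is impossible, since $\Delta_+$ has positive degree against an ample divisor on $W_i$.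
\end{proof}

\begin{lemma}\label{lem:reg}
Let $\beta\colon V\to V'$ be a birational morphism of smooth projective surfaces, $\rho\colon V\to\mathbb{P}^1$ a morphism, and $b\in V'$ a point such that $\rho$ is constant on $\beta^{-1}(b)$. Then the rational map $V'\dashrightarrow\mathbb{P}^1$ is defined at $b$.
\end{lemma}

\begin{proof}
Choose a coordinate $\vartheta'$ on $\mathbb{P}^1$ whose pole is not the value of $\rho$ on $\beta^{-1}(b)$. The image under $\beta$ of the fiber over the pole is closed and does not contain $b$. On its complement $O$ the function $\vartheta'$ is regular away from the finitely many points over which $\beta$ is not an isomorphism, hence regular on $O$ by normality.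
\end{proof}

\subsection*{Horizontal curves}
So far the fibration could come from any subfield $K_0$ over which $F_0$ is rational. The next lemma is the only place where we use the finer fact $C'_0=K_0[\sigma]$. It says that the finite points of the generic fiber come from divisors of $\operatorname{Spec}C$, and such divisors are too large to be contracted in $\Sigma$.

\begin{lemma}\label{lem:horizontal}
No horizontal curve other than $S$ is exceptional.
\end{lemma}

\begin{proof}
Let $U\subset\operatorname{Spec}C$ be the complement of the zero set of $(r,z)$. The inclusions of the coordinate rings of $D_+(r)$ and $D_+(\hat z)$ in $C[1/r]$ and $C[1/z]$ glue to a morphism $q\colon U\to\Sigma$ that induces $F_0\subset\operatorname{Frac}C$. Its fibers over closed points have dimension at most $\ell+1$. Indeed, on the fiber over a point of $D_+(r)$ we have $\hat z=cr$, $\hat x=c'r^\nu$, $\hat y=c''r^\nu$ with constants $c,c',c''$; on the fiber over any other point we have $r=0$, $\hat x=c'\hat z^\nu$, $\hat y=c''\hat z^\nu$. So $(z,t,v)$ lies on the zero set in $\mathbb{A}^{\ell+2}$ of the nonzero polynomial $(1-c)z^p-ct^mM^p$ or $r$, and $(z,t,v)$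 leaves finitely many choices for $(x,y)$.

Let $\Gamma\ne S$ be horizontal. Its local ring on $W$ is $\mathcal{O}=K_0[\sigma]_{(g)}$ for an irreducible $g\in K_0[\sigma]$. The element $g$ is not a unit of $C'$, because its inverse would have degree $0$ and lie in $C'_0=K_0[\sigma]$. Let $\mathfrak{P}$ be a prime minimal over $gC'$ and $\mathfrak{p}=\mathfrak{P}\cap C$. By Lemma~\ref{lem:height}, $C_{\mathfrak{p}}=C'_{\mathfrak{P}}$, $\dim C/\mathfrak{p}=\ell+2$, and the point $\mathfrak{p}$ lies in $U$. The prime $\mathfrak{P}\cap C'_0$ contains the maximal ideal $(g)$ and so equals it. Hence $\mathcal{O}\subset C_{\mathfrak{p}}\cap F_0$, and $g^{-1}\notin C_{\mathfrak{p}}$. A discrete valuation ring is a maximal proper subring of its fraction field, so $C_{\mathfrak{p}}\cap F_0=\mathcal{O}$, and $\mathfrak{p}C_{\mathfrak{p}}\cap\mathcal{O}=g\mathcal{O}$.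

Let $e=q(\mathfrak{p})$. The local homomorphism $\mathcal{O}_{\Sigma,e}\to C_{\mathfrak{p}}$ has image in $C_{\mathfrak{p}}\cap F_0=\mathcal{O}$, so $\mathcal{O}$ dominates $\mathcal{O}_{\Sigma,e}$. It also dominates the local ring of $\Sigma$ at the image under $\pi$ of the generic point of $\Gamma$. On a separated scheme a valuation ring of the function field dominates at most one local ring, so this image is $e$. If $\Gamma$ were exceptional, $e$ would be a closed point, and $q^{-1}(e)$ would contain the closure of $\mathfrak{p}$ in $U$, of dimension $\ell+2$. This is a contradiction.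
\end{proof}

\subsection*{Fibers of $\mathbb{P}^1$-fibrations}
Call a morphism $V\to\mathbb{P}^1$ from a smooth projective surface a \emph{$\mathbb{P}^1$-fibration} if its generic fiber is the projective line over the function field of the base. The closure $S_V$ of the point $\infty$ of the generic fiber is a section. The isomorphism of the generic fiber with the projective line extends over a nonempty affine open subset $O$ of the base, so all but finitely many fibers are $\mathbb{P}^1$. All fibers are connected, by Zariski's connectedness theorem. All fibers $\Phi$, taken with multiplicities, are linearly equivalent, so $\Phi^2=0$, $S_V\cdot\Phi=1$, and $\Phi\cdot G=0$ for every vertical curve $G$. The adjunction formula $G^2+\mathcal{K}\cdot G=2p_a(G)-2\ge-2$ for a curve $G$, where $\mathcal{K}$ is the canonical class and $p_a(G)=0$ only for $G\cong\mathbb{P}^1$, gives $\mathcal{K}\cdot\Phi=-2$. A \emph{$(-1)$-curve} is a curve $G\cong\mathbb{P}^1$ with $G^2=-1$. By Castelnuovo's theorem it is the exceptional curve of a blow-up of a smooth projective surface, and if it is vertical, that surface is again a $\mathbb{P}^1$-fibration by Lemma~\ref{lem:reg}.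

\begin{lemma}\label{lem:fibers}
Let $V\to\mathbb{P}^1$ be a $\mathbb{P}^1$-fibration.
\begin{enumerate}
\item[(a)] A reducible fiber contains a $(-1)$-curve.
\item[(b)] The reduction of each fiber has simple normal crossings, and $\operatorname{rk}\operatorname{Pic}V=2+\sum_\Phi(\#\Phi-1)$, where $\#\Phi$ is the number of components of $\Phi$.
\item[(c)] A $(-1)$-curve in a fiber meets at most two other components of the fiber.
\item[(d)] If a reducible fiber contains only one $(-1)$-curve, this curve has multiplicity at least $2$.
\end{enumerate}
\end{lemma}

\begin{proof}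
(a) Each component $G$ of a reducible fiber $\Phi$ meets another one, so $\Phi\cdot G=0$ gives $G^2\le-1$. Since $\mathcal{K}\cdot\Phi<0$, some component has $\mathcal{K}\cdot G\le-1$. Adjunction forces $G^2=\mathcal{K}\cdot G=-1$ and $p_a(G)=0$.

(b) Suppose first that all fibers are irreducible. From $S_V\cdot\Phi=1$ each fiber is reduced, and adjunction gives $\Phi\cong\mathbb{P}^1$. The complement of $S_V$ and finitely many fibers is $O\times\mathbb{A}^1$, whose coordinate ring is factorial, so $\operatorname{Pic}V$ is generated by $S_V$ and $\Phi$; these are independent because $\Phi^2=0$ and $S_V\cdot\Phi=1$. In general, by (a) we reach this case after contracting finitely many vertical $(-1)$-curves. Each blow-up on the way back preserves simple normal crossings and adds one to both sides of the formula.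

(c) After contracting the curve, all components that met it pass through one point, and (b) allows at most two.

(d) Let $\Gamma$ be the curve, suppose that its multiplicity is $1$, and argue by induction on $\#\Phi$. From $\Phi\cdot\Gamma=0$ and $\Gamma^2=-1$, the curve $\Gamma$ meets exactly one other component $G$, which has multiplicity $1$ and $G\cdot\Gamma=1$. If $\Phi=\Gamma+G$, then $\Phi\cdot G=0$ gives $G^2=-1$, a second $(-1)$-curve. Otherwise contract $\Gamma$. The new fiber is reducible, and only the self-intersection of $G$ has changed. By (a) the image of $G$ is a $(-1)$-curve; it is the only one and has multiplicity $1$, against the induction hypothesis.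
\end{proof}

\subsection*{The shape of $W$}
We return to $\rho\colon W\to\mathbb{P}^1$, a $\mathbb{P}^1$-fibration with $S_W=S$. Because $\operatorname{Cl}(\Sigma)$ has rank one, a count of Picard ranks leaves no freedom.

\begin{lemma}\label{lem:count}
The section $S$ is exceptional, and each fiber of $\rho$ contains exactly one non-exceptional component.
\end{lemma}

\begin{proof}
Let $e_\Phi$ and $n_\Phi$ be the numbers of exceptional and non-exceptional components of $\Phi$, and let $h$ be the number of horizontal exceptional curves. Then $h\le1$ by Lemma~\ref{lem:horizontal}, and $n_\Phi\ge1$ by Lemma~\ref{lem:neg}, since $\Phi^2=0$. The complement of the exceptional curves in $W$ is isomorphic to the complement of finitely many points in $\Sigma$, which has class group $\operatorname{Cl}(\Sigma)$, and the exceptional curves are independent in $\operatorname{Pic}W$ by Lemma~\ref{lem:neg}. So $\operatorname{rk}\operatorname{Pic}W=1+h+\sum e_\Phi$. By Lemma~\ref{lem:fibers}(b) the rank is also $2+\sum(e_\Phi+n_\Phi-1)$. Hence $\sum(n_\Phi-1)=h-1$. The left side is $\ge0$ and the right side is $\le0$.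
\end{proof}

Let $Q=\pi(S)\in\Sigma$. As in the model case, conjugation now locates the point at infinity: $S$ is the only horizontal exceptional curve, so $\tau(S)=S$ and $\tau(Q)=Q$. Since $\tau$ exchanges $P_1$ and $P_2$,
\begin{equation}\label{eq:Q}
Q\ne P_1,\qquad Q\ne P_2 .
\end{equation}

\begin{example}\label{ex:two}
Two fibrations show what \eqref{eq:Q} excludes and what it does not.

(i) Over $\overline{k}$ the ring $C$ has the homogeneous exponential map that fixes $x,z,v$ and sends $t$ to $t+xT$ and $y$ to $r(z,t+xT)^N/x$. Here $K_0$ contains $\overline{k}(\hat x/\hat z^\nu)$, which is algebraically closed in $F_0=\overline{k}(\hat x/\hat z^\nu,\eta)$, so $K_0=\overline{k}(\hat x/\hat z^\nu)$. The irreducible curves $\hat x=c\hat z^\nu$, $c\neq0$, all pass through $P_2$. So $\pi^{-1}(P_2)$ meets infinitely many fibers and contains a horizontal curve, and $Q=P_2$. Without conjugation, \eqref{eq:Q} and Proposition~\ref{prop:graded} fail.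

(ii) On $\widetilde\Sigma$ the divisor of zeros of $\xi$ is $E_1+\nu A_1+\sum_{i=1}^{\nu-1}iH_i$, and the divisor of poles is its mirror image. In Figure~\ref{fig:fan} they are separated by $A_0$ and $H_0$, so $\xi$ is a morphism $\widetilde\Sigma\to\mathbb{P}^1$. The field $\overline{k}(\xi)$ is stable under $\tau$, and the only horizontal exceptional curve is $H_0$, which lies over $P_0$. This fibration is compatible with Lemma~\ref{lem:count} and \eqref{eq:Q}.
\end{example}

\begin{lemma}\label{lem:blowups}
\begin{enumerate}
\item[(a)] For $0\le i<g$ there is exactly one base point $b_i\in W_i$. It lies over $Q$, and for $i\ge1$ it lies on the exceptional curve $J_i\subset W_i$ of the blow-up at $b_{i-1}$. If $g\ge1$, then $S=J_g$.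
\item[(b)] $\pi^{-1}(P_1)=E_1$ and $\pi^{-1}(P_2)=E_2$, and these curves are vertical.
\item[(c)] Every vertical exceptional curve on $W$ has self-intersection at most $-2$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The preimage in $W$ of a base point is a connected union of exceptional curves, and $\rho$ is not constant on it by Lemma~\ref{lem:reg}. So it contains a horizontal curve, which is $S$ by Lemma~\ref{lem:horizontal}. Thus a base point on $W_i$ is the image of $S$ in $W_i$. This shows that it is unique, that it lies over $Q$, and that $b_i$ maps to $b_{i-1}$. The preimage of $b_{g-1}$ in $W$ is $J_g$, so $S=J_g$.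

(b) By (a) and \eqref{eq:Q} nothing over $P_1,P_2$ is blown up, and $E_1,E_2\ne S$.

(c) Blowing up a point on a curve lowers its self-intersection. So the claim holds for the curves coming from $\widetilde\Sigma$ by \eqref{eq:squares}, and for $J_i$ with $i<g$ because $J_i^2=-1$ on $W_i$ and $b_i\in J_i$. The remaining curve $J_g=S$ is horizontal.
\end{proof}

\section{End of the proof}\label{sec:end}

\subsection*{The fibers through $P_1$ and $P_2$}
Let $\Phi_1$ be the fiber of $\rho$ that contains $E_1$, and let $\Gamma_1$ be its non-exceptional component. The fiber $\Phi_1$ is reducible, so it contains a $(-1)$-curve; by Lemma~\ref{lem:blowups}(c) this can only be $\Gamma_1$. By Lemma~\ref{lem:fibers}(d), $\Gamma_1$ has multiplicity at least $2$. Since $S\cdot\Phi_1=1$, the section $S$ meets a single component $G_1$ of $\Phi_1$, which has multiplicity $1$ and $S\cdot G_1=1$. So $G_1\ne\Gamma_1$ is exceptional, and $\pi(G_1)=Q$ because $G_1$ meets $S$. Put $\Phi_2=\tau(\Phi_1)\supset E_2$, $\Gamma_2=\tau(\Gamma_1)$ and $G_2=\tau(G_1)$. Then $S\cdot G_2=1$ and $G_2^2=G_1^2$.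

\begin{lemma}\label{lem:cases}
We have $\Phi_1\ne\Phi_2$, $W=\widetilde\Sigma$ and $\xi\in K_0$.
\end{lemma}

\begin{proof}
\emph{Step 1: $\Phi_1\ne\Phi_2$.} Consider the union of the components of $\Phi_1$ other than $\Gamma_1$. Each connected component of this union is contracted by $\pi$ to one point, and it meets $\Gamma_1$ because $\Phi_1$ is connected. If $\Phi_1=\Phi_2$, the curves $E_1$, $E_2$, $G_1$ lie in this union over the three distinct points $P_1,P_2,Q$. Then the $(-1)$-curve $\Gamma_1$ meets three other components, against Lemma~\ref{lem:fibers}(c).

\emph{Step 2: $W=\widetilde\Sigma$.} Suppose $g\ge1$. The last blow-up $W\to W_{g-1}$ has center $b=b_{g-1}$ and exceptional curve $S$. Let $G_i^\flat$ be the image of $G_i$ in $W_{g-1}$. As $S\cdot G_i=1$, both curves pass through $b$ with multiplicity $1$; and $G_1\cdot G_2=0$ by Step~1. Hence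
\[
G_1^\flat\cdot G_2^\flat=1,\qquad (G_1^\flat)^2=G_1^2+1=G_2^2+1=(G_2^\flat)^2 .
\]
By simple normal crossings, no other exceptional curve of $W_{g-1}$ passes through $b$. If $g\ge2$, then $b\in J_{g-1}$, so $J_{g-1}$ is one of the two curves. Then both have self-intersection $-1$ and $(G_1^\flat+G_2^\flat)^2=-1-1+2=0$, against Lemma~\ref{lem:neg}. If $g=1$, then $G_1^\flat$ and $G_2^\flat=\tau(G_1^\flat)$ are exceptional curves of $\widetilde\Sigma$ over $Q\neq P_1,P_2$, so they are $H_i$ and $H_{-i}$ for some $i$. They are distinct and meet, so $i-(-i)=\pm1$, which is impossible.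

\emph{Step 3: $\Gamma_1=A_1$ and $\Gamma_2=A_2$.} The torus has a factorial coordinate ring, so $\Gamma_1$ is linearly equivalent on $\widetilde\Sigma$ to a combination of boundary curves. These are stable under every $\gamma\in\mathbb{T}(\overline{k})$, so $\gamma\Gamma_1\sim\Gamma_1$ and $\gamma\Gamma_1\cdot\Gamma_1=-1<0$, which forces $\gamma\Gamma_1=\Gamma_1$. As $\mathbb{T}$ acts transitively on itself, $\Gamma_1$ is a boundary curve, and being non-exceptional it is $A_0$, $A_1$ or $A_2$. Both $A_0$ and $A_2$ meet $E_2\subset\Phi_2$, which is disjoint from $\Phi_1$. So $\Gamma_1=A_1$, and $\Gamma_2=\tau(A_1)=A_2$.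

\emph{Step 4: $\xi\in K_0$.} Choose the coordinate $\vartheta$ with zero at $\rho(\Phi_1)$ and pole at $\rho(\Phi_2)$. Its divisor on $W$ is $\Phi_1-\Phi_2$, so by Lemma~\ref{lem:count} its divisor on $\Sigma$ is supported on $A_1\cup A_2$. Thus $\vartheta$ is a nonconstant unit on $D_+(r)$, and \eqref{eq:chart} gives $\vartheta=c\xi^a$ with $c\in\overline{k}^*$ and $a\ne0$. By Lemma~\ref{lem:zero}(a), $\xi\in K_0$.
\end{proof}

\subsection*{Excluding the last fibration}
We have arrived at Example~\ref{ex:two}(ii). The surface $\Sigma$ sees only the sum $r=\hat z+\hat t$ and cannot exclude this fibration; we must return to $C$ and use that $\hat z$ and $M^p$ are $p$-th powers while $t^m$ is not. The tool is the following standard fact: \emph{if $K$ is a field of characteristic $p$ and $r\in K\setminus K^p$, there is a derivation $\partial$ of $K$ with $\partial r=1$.} Indeed, on $K^p(r)\cong K^p[R]/(R^p-r^p)$ take $d/dR$. A derivation defined on a subfield $K_1\supset K^p$ that kills $K^p$ extends to $K_1(a)\cong K_1[R]/(R^p-a^p)$ for $a\notin K_1$ by acting on coefficients, and Zorn's lemma finishes the construction.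

\begin{proof}[Proof of Proposition~\ref{prop:graded}]
Recall from Lemma~\ref{lem:slice} that $K[s]$ is a localization of $C$ and that $K$ is algebraically closed in $K(s)=\operatorname{Frac}C=\overline{k}(x,z,t,v)$. By Lemma~\ref{lem:cases}, $\hat y/\hat x=\xi^2\in K$. This element is $y/x$ or $(y/x)^2$, so $y/x\in K^*$. If $x$ were not in $K$, an irreducible factor of $x$ in $K[s]$ would divide both $x$ and $y$, against Lemma~\ref{lem:height}. So $x,y\in K$. Then $r^N=xy\in K$, and $r\in K$.

The partial derivative of $r$ with respect to $t$ in $\overline{k}(x,z,t,v)$ is $mt^{m-1}M^p$, which is nonzero because $p\nmid m$. So $r$ is not a $p$-th power in $\operatorname{Frac}C$, and $r\notin K^p$. Take a derivation $\partial$ of $K$ with $\partial r=1$, and extend it to $K[s]$ by $\partial s=0$. The elements $z,t,v_i$ lie in $K[s]$, and $\partial$ kills $p$-th powers. Applying $\partial$ to $r=z^p+t^mM^p$ gives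
\[
1=m\,t^{m-1}M^p\,\partial t\qquad\text{in }K[s].
\]
Since $m\ge2$, the elements $t$ and $v_1,\dots,v_\ell$ are units of $K[s]$, so they lie in $K$. Then $z^p=r-t^mM^p\in K$, and $z\in K$. So $\operatorname{Frac}C=\overline{k}(x,z,t,v)\subset K$, which contradicts the transcendence of $s$ over $K$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(2) and (3)]
A nontrivial exponential map on $B$ over $k$ would induce, by Lemma~\ref{lem:gr} with the weights \eqref{eq:weights}, a nontrivial homogeneous one on $\operatorname{gr}B=C_k$. By Proposition~\ref{prop:graded} there is none, so $B$ is rigid. Proposition~\ref{prop:cylinder} gives the rest of (2), and (3).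
\end{proof}

\section{The role of the hypotheses}\label{sec:hyp}

\emph{The field.} Finiteness of $k$ is not used in Theorem~\ref{thm:main}. Separability of $L/k$ makes $x,y$ coordinates and provides $\tau$, which enters at \eqref{eq:Q} and in Lemma~\ref{lem:cases}.

\emph{The exponent $N$.} Lemma~\ref{lem:line} needs $p\mid N$, so that $h$ is a polynomial. The geometry needs $\nu\ge2$, through \eqref{eq:squares} and Lemma~\ref{lem:blowups}(c). For $p=2$ the choice $N=2$ would give $\nu=1$ in \eqref{eq:hat}; then $E_1$ would be a $(-1)$-curve and $\Gamma_1$ could no longer be singled out, just as the model case breaks down in Example~\ref{ex:conic}. This is why $N=4$ for $p=2$.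

\emph{The condition $p\nmid m$.} It is used in Lemma~\ref{lem:F0} and to show $r\notin K^p$. If $m=pm'$, then $r=z_1^p$ with $z_1=z+t^{m'}M$, the pair $z_1$, $f=t+z_1^{pN}$ is a system of coordinates of $k[v][z,t]$, and $B=k[u_1,u_2,z_1,v]$ is a polynomial ring. All of (2) and (3) then fails.

\emph{The condition $m\ne1$.} It is used only to conclude that $t$ is a unit of $K[s]$. For $m=1$, the polynomial $f=t+z^{pN}+t^NM^{pN}$ is additive in $(z,t)$, since $N$ is a power of $p$, and $a(T)=T+T^NM$, $b(T)=-T^{pN}$ are additive in $T$ with $f(a(T),b(T))=0$. So $z\mapsto z+a(T)$, $t\mapsto t+b(T)$, with $u$ and $v$ fixed, is a nontrivial exponential map on $B$ over $k$, and $B$ is not rigid.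

\emph{The parity of $m$.} Apart from fixing the signs in Lemma~\ref{lem:line}, it is used only in Lemma~\ref{lem:F0} for $\ell=0$.

\emph{The factor $M^p$.} It ties the variables $v_i$ to the equation. Without it, $B$ would be a polynomial ring in the $v_i$ over the ring for $\ell=0$, and the translations of the $v_i$ would destroy rigidity.

\begin{thebibliography}{9}

\bibitem{Kam}
T.~Kambayashi, \emph{On the absence of nontrivial separable forms of the affine plane}, J. Algebra \textbf{35} (1975), 449--456.

\bibitem{MO}
\emph{Timeline for A characterisation of $\mathbb{P}^n$}, \texttt{https://mathoverflow.net/posts/300812/timeline}.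

\end{thebibliography}
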